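\title{$\omega$-stable reducts of finitely homogeneous structures that are not interpretable over equality}

\begin{abstract}
We disprove the conjecture that the theories of structures interpretable over $(\mathbb N;=)$ are exactly the theories of $\omega$-stable first-order reducts of finitely homogeneous relational structures. The counterexample has Morley rank $2$: over every unordered pair of points of an infinite set it places a cycle of length four, arranged so that no automorphism of order two can exchange two points. It belongs to a family of structures $\mathfrak M_\pi$, indexed by the epimorphisms $\pi$ from a finite group onto a subgroup of a finite symmetric group. Each $\mathfrak M_\pi$ is an $\omega$-stable reduct of a finitely homogeneous structure, and it is interpretable over $(\mathbb N;=)$ if and only if $\pi$ splits. In Morley rank at most $1$ the two classes agree, so rank $2$ is the least possible.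
\end{abstract}

\section{Introduction}

All structures in this paper are countable and have a countable relational signature; a function is represented by its graph and a constant by a singleton. \emph{Definable} means first-order definable without parameters, unless parameters are mentioned.

A structure $\mathfrak B$ is \emph{homogeneous} if every isomorphism between finite substructures of $\mathfrak B$ extends to an automorphism of $\mathfrak B$, and \emph{finitely homogeneous} if in addition its signature is finite. The pure set $(\mathbb N;=)$ and the order $(\mathbb Q;<)$ are the basic infinite examples. There are two standard ways to obtain new structures from a given one. A \emph{first-order reduct} (briefly, a \emph{reduct}) of $\mathfrak B$ is a structure with the same domain as $\mathfrak B$ all of whose relations are definable in $\mathfrak B$. A structure $\mathfrak C$ with domain $C$ is \emph{interpretable} over a structure $\mathfrak A$ with domain $A$ if, for some $d\ge 1$, there are a definable set $D\subseteq A^d$ and a surjection $h\colon D\to C$ such that the preimage under $h$ of every relation of $\mathfrak C$, including equality, is definable in $\mathfrak A$. If these definitions are allowed to use finitely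 many elements of $A$, we say that $\mathfrak C$ is interpretable \emph{with parameters}. A reduct keeps the elements and forgets relations; an interpretation builds new elements as tuples modulo a definable equivalence relation.

A theory is $\omega$-\emph{stable} if it has only countably many types over every countable set of parameters (see Section~\ref{sec:background}). Consider two classes of first-order theories:
\begin{itemize}
\item $\mathcal C_1$, the theories of structures interpretable over $(\mathbb N;=)$;
\item $\mathcal C_2$, the theories of $\omega$-stable reducts of finitely homogeneous structures, a class studied by Lachlan in the 1980s.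
\end{itemize}
It is known that $\mathcal C_1\subseteq\mathcal C_2$. The following conjecture is posed in \cite{cores}.

\medskip
\noindent\textbf{Conjecture.} \emph{The classes $\mathcal C_1$ and $\mathcal C_2$ are equal.}
\medskip

To see how the two classes meet, take the set of two-element subsets of $\mathbb N$ with the relation ``the two subsets intersect''. It is interpretable over $(\mathbb N;=)$ by $h(a,b)=\{a,b\}$ for $a\neq b$. To present it as a reduct, replace $\mathbb N$ by $\mathbb Q$, represent each subset by its increasing enumeration, and record how the coordinates of two subsets compare; the result is finitely homogeneous (Lemma~\ref{lem:labels}). The order serves as scaffolding: it selects one representative among the tuples that code the same element. An $\omega$-stable reduct cannot keep the order, because $\omega$-stability passes to interpretable structures and $(\mathbb Q;<)$, whose irrational cuts give uncountably many types over $\mathbb Q$, is not $\omega$-stable.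

Two theorems support the conjecture. The simplest infinite definable sets in an $\omega$-stable structure are the strongly minimal ones, and in the $\omega$-categorical case the geometry that algebraic closure defines on such a set is either trivial or an affine or projective geometry over a finite field \cite{CHL}. The last two carry an infinite group, and no infinite group is interpretable in a finitely homogeneous structure \cite{M}. This suggests that a structure in the second class is assembled from pure sets alone, and one would guess that it is interpretable over a pure set.

The guess is correct in Morley rank $1$ and false in Morley rank $2$. Let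
\[
X=\{(a,b,i): a,b\in\mathbb Q,\ a\ne b,\ i\in\mathbb Z/2\},
\]
let $E$ be the equivalence relation ``same first coordinate'' on $X$, and let
\[
s(a,b,i)=\begin{cases}(b,a,i)&\text{if } a<b,\\ (b,a,i+1)&\text{if } a>b.\end{cases}
\]
Let $\mathfrak M=(X;E,S)$, where $S$ is the graph of $s$.

\begin{theorem}\label{thm:main}
The structure $\mathfrak M$ is an $\omega$-stable first-order reduct of a finitely homogeneous structure, of Morley rank $2$. It is not interpretable over $(\mathbb N;=)$, even with parameters. Hence $\operatorname{Th}(\mathfrak M)$ lies in $\mathcal C_2$ but not in $\mathcal C_1$, and the conjecture is false.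
\end{theorem}

The order of $\mathbb Q$ is invisible in $\mathfrak M$, in the sense that every permutation of the $E$-classes is induced by an automorphism. It leaves a group-theoretic trace, however: a transposition of two classes is never induced by an automorphism of order two, and an interpretation over $(\mathbb N;=)$ would supply such an automorphism. The underlying reason is that the epimorphism $\mathbb Z/4\to\mathbb Z/2$ does not split. Theorem~\ref{thm:family} makes this precise: to every epimorphism $\pi$ from a finite group onto a subgroup of a finite symmetric group it attaches a structure $\mathfrak M_\pi$ whose theory lies in $\mathcal C_2$, and $\mathfrak M_\pi$ is interpretable over $(\mathbb N;=)$ exactly when $\pi$ splits. The third result shows that no counterexample of smaller rank exists.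

\begin{theorem}\label{thm:rankone}
For a countable $\omega$-categorical $\omega$-stable structure $\mathfrak N$ of Morley rank at most $1$ the following are equivalent:
\begin{itemize}
\item[(a)] $\mathfrak N$ is interpretable over $(\mathbb N;=)$;
\item[(b)] $\mathfrak N$ is a first-order reduct of a finitely homogeneous structure;
\item[(c)] no infinite group is interpretable, with parameters, in $\mathfrak N$.
\end{itemize}
\end{theorem}

\begin{corollary}\label{cor:classes}
The class $\mathcal C_1$ is a proper subclass of $\mathcal C_2$, with infinitely many theories in the difference. The least Morley rank of a theory in the difference is $2$, attained by $\operatorname{Th}(\mathfrak M)$.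
\end{corollary}

Section~\ref{sec:background} recalls the model theory that we need and proves two lemmas that translate interpretability into the language of group actions. Section~\ref{sec:example} shows the obstruction by hand on $\mathfrak M$. Section~\ref{sec:family} introduces the family, counts types for all its members at once and completes the proof of Theorem~\ref{thm:main}. Section~\ref{sec:split} proves the splitting criterion, and Section~\ref{sec:rankone} treats rank one. The results of \cite{CHL} and \cite{M} are used only in Section~\ref{sec:rankone}.

\section{Background and two lemmas on group actions}\label{sec:background}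

\subsection{$\omega$-categoricity}

For a structure $\mathfrak A$ and a finite set or tuple $c$ of its elements, $\operatorname{Aut}(\mathfrak A/c)$ is the group of automorphisms fixing $c$ pointwise. We call $\mathfrak A$ $\omega$-\emph{categorical} if every countable structure with the same theory is isomorphic to $\mathfrak A$; finite structures are included. By the theorem of Ryll-Nardzewski, $\mathfrak A$ is $\omega$-categorical if and only if $\operatorname{Aut}(\mathfrak A)$ has finitely many orbits on $A^d$ for every $d$, and in that case the following hold for every finite tuple $c$.
\begin{itemize}
\item[(RN1)] A relation on $A$ is definable with parameters $c$ if and only if it is invariant under $\operatorname{Aut}(\mathfrak A/c)$.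
\item[(RN2)] The group $\operatorname{Aut}(\mathfrak A/c)$ has finitely many orbits on $A^d$ for every $d$. So the expansion of $\mathfrak A$ by names for the entries of $c$ is $\omega$-categorical.
\item[(RN3)] The structure $\mathfrak A$ is $\aleph_0$-saturated: every type over finitely many parameters from $A$ is realized in $\mathfrak A$.
\end{itemize}
In a finitely homogeneous structure the orbit of a $d$-tuple is determined by the finitely many atomic formulas in $d$ variables that it satisfies, so finitely homogeneous structures are $\omega$-categorical. So are their reducts, which have at least the same automorphisms.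

\begin{remark}\label{rem:theory}
A structure interpretable over $(\mathbb N;=)$ is an image of a subset of $\mathbb N^d$, hence countable. So if $\mathfrak N$ is $\omega$-categorical and $\operatorname{Th}(\mathfrak N)=\operatorname{Th}(\mathfrak C)$ with $\mathfrak C$ interpretable over $(\mathbb N;=)$, then $\mathfrak C\cong\mathfrak N$. Thus $\operatorname{Th}(\mathfrak N)\in\mathcal C_1$ if and only if $\mathfrak N$ itself is interpretable over $(\mathbb N;=)$.
\end{remark}

\subsection{Types, $\omega$-stability and Morley rank}

For a subset $B$ of a structure $\mathfrak N$, let $S_1(B)$ be the set of complete types in one variable over $B$: the sets of the form $\{\varphi(x,b): b \text{ from } B,\ \mathfrak N'\models\varphi(a,b)\}$, where $a$ is an element of an elementary extension $\mathfrak N'$ of $\mathfrak N$. A theory is $\omega$-\emph{stable} if $S_1(B)$ is countable for every countable subset $B$ of a model, and a structure is $\omega$-stable if its theory is. If $\mathfrak N$ is $\omega$-categorical, it suffices that $S_1(\mathfrak N)$ be countable: a countable set $B$ lies in a countable model, which is isomorphic to $\mathfrak N$, and every type over $B$ extends to a type over that model.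

A type in $S_1(\mathfrak N)$ is \emph{realized} if it contains a formula $x=a$ with $a\in \mathfrak N$. We say that a type \emph{contains} a set $Z$ definable with parameters if it contains a formula defining $Z$. Compactness gives two facts. Every infinite $Z$ is contained in some non-realized type. And if every type containing $Z$ contains a member of a family of definable sets, then finitely many members of the family cover $Z$.

Let $\mathfrak N$ be $\aleph_0$-saturated, and let $Z$ range over subsets of $\mathfrak N$ definable with parameters. The set $Z$ has \emph{Morley rank} $\ge0$ if it is nonempty, and Morley rank $\ge r+1$ if it has infinitely many pairwise disjoint definable subsets of Morley rank $\ge r$; its rank is $r$ if it is $\geq r$ and not $\ge r+1$. (Only finite ranks occur below.) So rank $0$ means finite and nonempty, and rank $\ge1$ means infinite. The Morley rank of $\mathfrak N$, and of its theory, is the rank of its domain. An infinite set $Z$ is \emph{strongly minimal} if each of its subsets definable with parameters is finite or cofinite in $Z$. A set of rank $1$ is a disjoint union of finitely many strongly minimal sets definable with parameters.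

\subsection{Interpretations and group actions}

The first lemma is the source of all negative results: an interpretation transports automorphisms.

\begin{lemma}\label{lem:action}
Let $\mathfrak A$ be $\omega$-categorical, let $h\colon D\to C$ with $D\subseteq A^d$ be an interpretation of $\mathfrak C$ over $\mathfrak A$ with a finite set $F$ of parameters, and let $\Gamma=\operatorname{Aut}(\mathfrak A/F)$. Then $\varphi(g)(h(u)):=h(gu)$ defines a homomorphism $\varphi\colon\Gamma\to\operatorname{Aut}(\mathfrak C)$, and $\Gamma$ has finitely many orbits on $C$. A subgroup of $\Gamma$ with the same orbits as $\Gamma$ on $A^d$ has the same orbits as $\Gamma$ on $C$.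
\end{lemma}

\begin{proof}
The set $D$ and the preimages of equality and of the relations of $\mathfrak C$ are definable over $F$, hence $\Gamma$-invariant. Invariance of the preimage of equality says that $h(u)=h(u')$ if and only if $h(gu)=h(gu')$, so $\varphi(g)$ is well defined; $\varphi(gg')=\varphi(g)\varphi(g')$ holds by definition, so each $\varphi(g)$ is a bijection; and invariance of the other preimages says that it is an automorphism. The orbits on $C$ of any subgroup of $\Gamma$ are the images under $h$ of its orbits on $D$, and $\Gamma$ has finitely many orbits on $D$ by (RN2).
\end{proof}

The second lemma is the source of all positive results. It concerns structures whose elements are tuples carrying one of finitely many labels. By convention $A^0$ is a one-point set on which automorphisms act trivially.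

\begin{lemma}\label{lem:labels}
Let $\mathfrak A$ be $(\mathbb N;=)$ or $(\mathbb Q;<)$ and let $\Gamma=\operatorname{Aut}(\mathfrak A)$. Let $I$ be a finite nonempty set, and for $i\in I$ let $n_i\ge0$ and let $T_i\subseteq A^{n_i}$ be nonempty and $\Gamma$-invariant. Let $\mathfrak C$ be a structure with domain $C=\bigcup_{i\in I}T_i\times\{i\}$ whose relations are invariant under the action $\gamma(u,i)=(\gamma u,i)$ of $\Gamma$. Then
\begin{itemize}
\item[(a)] $\mathfrak C$ is interpretable over $\mathfrak A$ without parameters;
\item[(b)] $\mathfrak C$ is a reduct of a finitely homogeneous structure.
\end{itemize}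
\end{lemma}

\begin{proof}
Let $n=\max_i n_i$.

(a) Since $\mathfrak A$ has no named elements, we code the label by a pattern of equalities. Let $D$ be the set of tuples $(z,(y_i)_{i\in I},u)$ with $z,y_i\in A$ and $u\in A^n$ such that $z=y_i$ for exactly one $i$ and, for this $i$, the tuple $u'$ of the first $n_i$ entries of $u$ lies in $T_i$. Map such a tuple to $(u',i)$. This map $h$ is onto $C$, because $A$ has at least two elements, and it commutes with the action of $\Gamma$. Hence $D$ and the preimages of equality and of all relations are $\Gamma$-invariant, and they are definable by (RN1).

(b) If $\mathfrak A=(\mathbb N;=)$, transport everything along a bijection $\mathbb N\to\mathbb Q$; the sets $T_i$ and the relations become invariant under all permutations of $\mathbb Q$. So we may assume $\mathfrak A=(\mathbb Q;<)$. For $x=(u,i)\in C$ and $j\le n_i$ let $x_j=u_j$ be the $j$-th \emph{coordinate} of $x$. Let $\mathfrak B$ have domain $C$, the unary relations $U_i=T_i\times\{i\}$, and for $j,k\le n$ the binary relations $x<_{jk}y$ and $x=_{jk}y$, which hold if $x_j$ and $y_k$ are defined and $x_j<y_k$, respectively $x_j=y_k$. Each $\alpha\in\Gamma$ acts on $C$ as an automorphism $\tilde\alpha$ of $\mathfrak B$.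

We claim that every isomorphism $f$ between finite substructures of $\mathfrak B$ is a restriction of some $\tilde\alpha$. As $f$ preserves labels, $x_j$ is defined exactly when $f(x)_j$ is. The assignment $x_j\mapsto f(x)_j$, for $x$ in the domain of $f$, is well defined and injective because $x=_{jk}y$ holds if and only if $f(x)=_{jk}f(y)$, and it is order preserving because $f$ preserves $<_{jk}$. So it extends to some $\alpha\in\operatorname{Aut}(\mathbb Q;<)$. The elements $\tilde\alpha(x)$ and $f(x)$ have the same label and the same coordinates, so they are equal.

Thus $\mathfrak B$ is finitely homogeneous. By the claim, an automorphism of $\mathfrak B$ agrees on any given finite tuple with some $\tilde\alpha$, so the relations of $\mathfrak C$ are invariant under $\operatorname{Aut}(\mathfrak B)$. By (RN1) they are definable in $\mathfrak B$.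
\end{proof}

\section{A cycle of length four over each pair}\label{sec:example}

Lemma~\ref{lem:labels}(b) accepts both $(\mathbb N;=)$ and $(\mathbb Q;<)$, so a counterexample may be sought among structures built on labeled tuples of rationals. By Lemma~\ref{lem:action} we then need a property of the symmetric group that $\operatorname{Aut}(\mathbb Q;<)$ lacks. The symmetric group is rich in involutions, whereas $\operatorname{Aut}(\mathbb Q;<)$ has no element of finite order other than the identity: if $\alpha a>a$, then $\alpha^ka>a$ for all $k\ge1$. We therefore want a structure in which involutions are obstructed.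

A transposition of $a$ and $b$ maps the pair $\{a,b\}$ to itself, so it acts on whatever lies over this pair. Over $\{a,b\}$ the set $X$ of the introduction has the four elements $(a,b,i)$, $(b,a,i)$ with $i\in\mathbb Z/2$. One can make the group $\mathbb Z/2\times\mathbb Z/2$ act on them by $(a,b,i)\mapsto(b,a,i)$ and $(a,b,i)\mapsto(a,b,i+1)$. These maps do not mention the order, so $X$ with $E$ and their graphs is interpretable over a pure set by Lemma~\ref{lem:labels}(a). The map $s$ uses the order to make the other group of order four act. For $a<b$,
\[
(a,b,0)\xrightarrow{\ s\ }(b,a,0)\xrightarrow{\ s\ }(a,b,1)\xrightarrow{\ s\ }(b,a,1)\xrightarrow{\ s\ }(a,b,0).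
\]
So $s$ is a permutation of $X$ with $s^2(a,b,i)=(a,b,i+1)$ for all $a\neq b$, and $s^4=1$. Write $[x]$ for the $E$-class of $x$ and $P=X/E$; the classes correspond to the rationals, and $[x]$, $[sx]$ correspond to the first and second coordinate of $x$. If $[x]=p$ and $[sx]=q$, then the cycle above shows that the elements $y$ with $[y]=q$ and $[sy]=p$ are exactly $sx$ and $s^3x$.

\begin{proposition}\label{prop:reduct}
The structure $\mathfrak M$ is a reduct of a finitely homogeneous structure, hence $\omega$-categorical, and it is interpretable over $(\mathbb Q;<)$.
\end{proposition}

\begin{proof}
Take $I=\mathbb Z/2$ and $T_0=T_1=\{(a,b)\in\mathbb Q^2:a\ne b\}$ in Lemma~\ref{lem:labels}. For $\alpha\in\operatorname{Aut}(\mathbb Q;<)$ the map $(a,b,i)\mapsto(\alpha a,\alpha b,i)$ preserves $E$, and it commutes with $s$ because $a<b$ if and only if $\alpha a<\alpha b$.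
\end{proof}

An automorphism of $\mathfrak M$ is a bijection $g$ that commutes with $s$ and preserves $E$; it acts on $P$ by $g[x]=[gx]$.

\begin{lemma}\label{lem:involution}
Every automorphism $g$ of $\mathfrak M$ with $g^2=1$ fixes every $E$-class.
\end{lemma}

\begin{proof}
Suppose $gp=q\ne p$. Then $gq=p$. Pick $x$ with $[x]=p$ and $[sx]=q$. Then $[gx]=q$ and $[sgx]=[gsx]=gq=p$, so $gx=s^ex$ with $e\in\{1,3\}$. Since $g$ commutes with $s$,
\[
g^2x=gs^ex=s^egx=s^{2e}x=s^2x\ne x,
\]
which contradicts $g^2=1$.
\end{proof}

A subgroup of a permutation group $\Gamma$ on $A$ is \emph{dense} in $\Gamma$ if it has the same orbits as $\Gamma$ on $A^d$ for every $d$.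

\begin{proposition}\label{prop:nonint}
Let $\mathfrak A$ be an $\omega$-categorical structure such that, for every finite set $F\subseteq A$, the elements of order at most $2$ generate a dense subgroup of $\operatorname{Aut}(\mathfrak A/F)$. Then $\mathfrak M$ is not interpretable over $\mathfrak A$, even with parameters. This applies to $\mathfrak A=(\mathbb N;=)$.
\end{proposition}

\begin{proof}
Suppose $\mathfrak M$ is interpretable over $\mathfrak A$ with parameters $F$. Let $\Gamma=\operatorname{Aut}(\mathfrak A/F)$, let $\varphi$ be as in Lemma~\ref{lem:action}, and let $\Gamma_0\le\Gamma$ be generated by the elements of order at most $2$. By Lemma~\ref{lem:action}, $\Gamma_0$ has finitely many orbits on $X$, hence on $P$. By Lemma~\ref{lem:involution}, each generator $\tau$ of $\Gamma_0$ acts trivially on $P$, since $\varphi(\tau)^2=1$. So $\Gamma_0$ acts trivially on the infinite set $P$ and has infinitely many orbits there, a contradiction.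

Now let $\mathfrak A=(\mathbb N;=)$, let $g$ be a permutation of $\mathbb N$ fixing $F$ pointwise, and let $u\in\mathbb N^d$. Let $B$ be the set of entries of $u$ outside $F$. The injection $g|_B$ extends to a permutation of the finite set $B\cup gB\subseteq\mathbb N\setminus F$. This permutation is a product of transpositions that fix $F$, and it maps $u$ to $gu$.
\end{proof}

The hypothesis on involutions cannot be dropped: $(\mathbb Q;<)$ is $\omega$-categorical and interprets $\mathfrak M$. To finish the proof of Theorem~\ref{thm:main} it remains to show that $\mathfrak M$ is $\omega$-stable of rank $2$. This is a count of types, and it costs nothing to carry it out for the whole family to which $\mathfrak M$ belongs.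

\section{Covers of tuples by a finite group}\label{sec:family}

In $\mathfrak M$ the group $\mathbb Z/4$ acts on $X$ through $s$, the group $S_2$ acts on ordered pairs of classes by exchanging the entries, and the map $x\mapsto([x],[sx])$ relates the two actions. We replace pairs by $n$-tuples and the two groups by arbitrary finite ones.

Let $n\ge1$, $[n]=\{1,\dots,n\}$, $H\le S_n$, and let $\pi\colon L\to H$ be an epimorphism of finite groups. For a set $P$ let $\operatorname{Inj}([n],P)$ be the set of injective maps $[n]\to P$, that is, of $n$-tuples with distinct entries. The group $H$ acts on it on the right by $(t\eta)(j)=t(\eta(j))$, and this action is free because $t$ is injective.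

\begin{definition}\label{def:K}
The class $\mathcal K_\pi$ consists of the structures with domain $P\sqcup X$, where $P$ is infinite, given by the following data:
\begin{itemize}
\item[(K1)] a free right action of $L$ on $X$;
\item[(K2)] a surjection $\lambda\colon X\to\operatorname{Inj}([n],P)$ with $\lambda(xm)=\lambda(x)\pi(m)$ for $x\in X$, $m\in L$,
\item[(K3)] such that $\lambda(x)=\lambda(y)$ implies $y\in xL$.
\end{itemize}
The relations are the unary $P$, the binary $R_m$ (``$y=xm$'') for $m\in L$, and the binary $\Lambda_j$ (``$\lambda(x)(j)=p$'') for $j\in[n]$.
\end{definition}

The class $\mathcal K_\pi$ is first-order axiomatizable. One says that $P$ has at least $k$ elements for each $k$, that the $R_m$ and $\Lambda_j$ are graphs of functions $X\to X$ and $X\to P$, where $X$ is the complement of $P$, and one writes out (K1)--(K3), which is possible because $L$ and $[n]$ are finite; for example, the equation in (K2) reads $\Lambda_j(xm,p)\leftrightarrow\Lambda_{\pi(m)(j)}(x,p)$.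

\begin{example}\label{ex:plus}
Let $n=2$, $H=S_2$, and let $\pi_0\colon\mathbb Z/4\to S_2$ be the epimorphism. The structure $\mathfrak M$ satisfies the following first-order statements.
\begin{itemize}
\item $E$ is an equivalence relation with infinitely many classes, and $S$ is the graph of a permutation $s$ with $s^4=1$.
\item $s^2x\ne x$, $[s^2x]=[x]$ and $[sx]\neq[x]$ for all $x$.
\item For classes $p\ne q$ there is $x$ with $[x]=p$ and $[sx]=q$; if $[x]=[x']$ and $[sx]=[sx']$, then $x'\in\{x,s^2x\}$.
\end{itemize}
For a model $\mathfrak N$ of these statements let $\mathfrak N^+$ have domain $(\mathfrak N/E)\sqcup\mathfrak N$, with $xm=s^mx$ for $m\in\mathbb Z/4$ and $\lambda(x)=([x],[sx])$. The action is free, since $s^2x\ne x$ and $[s^3x]=[sx]\ne[x]$. We have $\lambda(sx)=([sx],[x])=\lambda(x)\pi_0(1)$, which gives the equation in (K2) by iteration, and the third statement gives surjectivity and (K3). So $\mathfrak N^+\in\mathcal K_{\pi_0}$. An isomorphism $\mathfrak N_1^+\to\mathfrak N_2^+$ restricts to an isomorphism $\mathfrak N_1\to\mathfrak N_2$, because $S$ is the action of the generator of $\mathbb Z/4$ and $xEy$ means $\lambda(x)(1)=\lambda(y)(1)$.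
\end{example}

\begin{theorem}\label{thm:family}
The class $\mathcal K_\pi$ has, up to isomorphism, a unique countable member $\mathfrak M_\pi$. It is an $\omega$-stable first-order reduct of a finitely homogeneous structure. The following are equivalent:
\begin{itemize}
\item[(i)] $\mathfrak M_\pi$ is interpretable over $(\mathbb N;=)$;
\item[(ii)] $\mathfrak M_\pi$ is interpretable over $(\mathbb N;=)$ with parameters;
\item[(iii)] $\pi$ splits, that is, there is a homomorphism $\kappa\colon H\to L$ with $\pi\kappa=\operatorname{id}_H$.
\end{itemize}
\end{theorem}

This section proves the first two sentences, and Section~\ref{sec:split} the equivalence.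

\subsection{Extending isomorphisms}

No relation connects different $L$-orbits except through $P$. So an isomorphism can be built orbit by orbit. For $Q\subseteq P$ let $X[Q]$ be the set of $x\in X$ such that all entries of $\lambda(x)$ lie in $Q$. A bijection $\sigma\colon P_1\to P_2$ acts on tuples by $\sigma t=\sigma\circ t$, and $\sigma(t\eta)=(\sigma t)\eta$.

\begin{lemma}\label{lem:extension}
Let $\mathfrak N_1,\mathfrak N_2\in\mathcal K_\pi$ have domains $P_i\sqcup X_i$, let $\sigma\colon P_1\to P_2$ be a bijection, let $Q\subseteq P_1$, and let $g_0\colon Q\cup X_1[Q]\to\sigma Q\cup X_2[\sigma Q]$ be an isomorphism of induced substructures extending $\sigma|_Q$. Then $\sigma\cup g_0$ extends to an isomorphism $g\colon\mathfrak N_1\to\mathfrak N_2$. If $x_0\in X_1\setminus X_1[Q]$ and $y_0\in X_2$ satisfy $\lambda(y_0)=\sigma\lambda(x_0)$, one may take $g(x_0)=y_0$.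
\end{lemma}

\begin{proof}
In each $\mathfrak N_i$, the map $\lambda$ induces a bijection from the set of $L$-orbits on $X_i$ to the set of $H$-orbits on $\operatorname{Inj}([n],P_i)$. Indeed, the induced map is well defined and onto by (K2). If $\lambda(y)=\lambda(x)\eta$ with $\eta\in H$, choose $m$ with $\pi(m)=\eta$, which is where surjectivity of $\pi$ is used; then $\lambda(y)=\lambda(xm)$, and $y\in xL$ by (K3). Since $\sigma$ matches the $H$-orbits on the two sets of tuples, we obtain a bijection between the $L$-orbits on $X_1$ and on $X_2$. The sets $X_1[Q]$ and $X_2[\sigma Q]$ are unions of $L$-orbits, since $t$ and $t\eta$ have the same entries, and the bijection matches the orbits outside $X_1[Q]$ with the orbits outside $X_2[\sigma Q]$.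

For each $L$-orbit outside $X_1[Q]$ choose a representative $x$ and an element $y\in X_2$ with $\lambda(y)=\sigma\lambda(x)$, taking $x_0,y_0$ for the orbit of $x_0$, and put $g(xm)=ym$ for $m\in L$. By freeness this is a well-defined bijection from $xL$ onto the matching orbit $yL$. It commutes with $L$, and $\lambda(g(xm))=\sigma\lambda(x)\pi(m)=\sigma\lambda(xm)$. Together with $\sigma\cup g_0$ these maps form a bijection $g$ of the domains that maps $P_1$ onto $P_2$, commutes with $L$ and satisfies $\lambda g=\sigma\lambda$ on $X_1$. Such a bijection is an isomorphism.
\end{proof}

With $Q=\emptyset$ we have $X_1[Q]=\emptyset$, and the lemma has two consequences. Two countable members of $\mathcal K_\pi$ are isomorphic, since both sets $P_i$ are countably infinite; this is the uniqueness in Theorem~\ref{thm:family}. And every permutation of $P$ extends to an automorphism; applied to $\mathfrak M^+$, this shows that every permutation of the $E$-classes of $\mathfrak M$ is induced by an automorphism of $\mathfrak M$.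

\subsection{A model on tuples of rationals}

To construct a member of $\mathcal K_\pi$, choose one tuple in each $H$-orbit and place a copy of $L$ over it. To apply Lemma~\ref{lem:labels}, the choice must be invariant under the automorphisms of the base. If $H\neq1$, no choice is invariant under all permutations of $P$, because $t\eta=\sigma t$ for a suitable permutation $\sigma$. Over $(\mathbb Q;<)$ we can choose by order type.

Let $P=\mathbb Q$. For $t\in\operatorname{Inj}([n],\mathbb Q)$ let $\operatorname{ord}(t)$ be the unique $\rho\in S_n$ such that $t\circ\rho$ is increasing. Then $\operatorname{ord}(t\eta)=\eta^{-1}\operatorname{ord}(t)$, and $\operatorname{ord}(\alpha t)=\operatorname{ord}(t)$ for $\alpha\in\operatorname{Aut}(\mathbb Q;<)$. Let $\Sigma\subseteq S_n$ contain exactly one element of each coset $H\rho$, and let $T_0=\{t:\operatorname{ord}(t)\in\Sigma\}$. As $\eta$ runs through $H$, the permutation $\operatorname{ord}(t\eta)$ runs once through the coset $H\operatorname{ord}(t)$. So $T_0$ contains exactly one element of each $H$-orbit, and $T_0$ is invariant under $\operatorname{Aut}(\mathbb Q;<)$. Put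
\[
X=T_0\times L,\qquad (t,\ell)m=(t,\ell m),\qquad\lambda(t,\ell)=t\pi(\ell).
\]
The action is free and the equation in (K2) holds. The map $\lambda$ is onto because $T_0$ meets every $H$-orbit and $\pi$ is onto. If $t\pi(\ell)=t'\pi(\ell')$, then $t,t'\in T_0$ lie in one $H$-orbit, so $t=t'$, and $(t,\ell)$, $(t,\ell')$ lie in one $L$-orbit. So $\mathbb Q\sqcup X$ is a countable member of $\mathcal K_\pi$, which we call $\mathfrak M_\pi$. For $\pi=\pi_0$ and $\Sigma=\{1\}$, the set $T_0$ consists of the pairs $a<b$, and the copy of $\mathbb Z/4$ over such a pair is the cycle displayed in Section~\ref{sec:example}.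

The domain of $\mathfrak M_\pi$ consists of one labeled copy of $\mathbb Q$ and $|L|$ labeled copies of $T_0$. The action $p\mapsto\alpha p$, $(t,\ell)\mapsto(\alpha t,\ell)$ of $\alpha\in\operatorname{Aut}(\mathbb Q;<)$ commutes with $L$ and satisfies $\lambda(\alpha t,\ell)=\alpha\lambda(t,\ell)$, so it preserves the relations. By Lemma~\ref{lem:labels}(b), $\mathfrak M_\pi$ is a reduct of a finitely homogeneous structure.

\subsection{Counting types}

The type of a new element of $X$ over a model records which entries of its tuple are old points, and which points they are. The next lemma says that it records nothing else.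

\begin{lemma}\label{lem:types}
Let $\mathfrak N,\mathfrak N',\mathfrak N''\in\mathcal K_\pi$ be countable, with domains $P\sqcup X$, $P'\sqcup X'$, $P''\sqcup X''$. Suppose that $\mathfrak N$ is a substructure of both $\mathfrak N'$ and $\mathfrak N''$, and that $P'\setminus P$ and $P''\setminus P$ are infinite. For $x\in X'\cup X''$ let $\delta(x)=\{(j,p): \lambda(x)(j)=p\in P\}$.
\begin{itemize}
\item[(a)] $X'[P]=X=X''[P]$.
\item[(b)] If $p'\in P'\setminus P$ and $p''\in P''\setminus P$, there is an isomorphism $\mathfrak N'\to\mathfrak N''$ that is the identity on $\mathfrak N$ and maps $p'$ to $p''$.
\item[(c)] If $x'\in X'\setminus X$, $x''\in X''\setminus X$ and $\delta(x')=\delta(x'')$, there is an isomorphism $\mathfrak N'\to\mathfrak N''$ that is the identity on $\mathfrak N$ and maps $x'$ to $x''$.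
\end{itemize}
\end{lemma}

\begin{proof}
(a) The action and the map $\lambda$ of $\mathfrak N$ are restrictions of those of $\mathfrak N'$, so $X\subseteq X'[P]$. If $x\in X'[P]$, then some $x_1\in X$ has $\lambda(x_1)=\lambda(x)$, and $x\in x_1L\subseteq X$ by (K3). The same holds for $\mathfrak N''$.

(b), (c) By (a), Lemma~\ref{lem:extension} applies with $Q=P$ and $g_0$ the identity, for any bijection $\sigma\colon P'\to P''$ that is the identity on $P$. The sets $P'\setminus P$ and $P''\setminus P$ are countably infinite, so every injection from a finite subset of the first into the second extends to such a $\sigma$. For (b) prescribe $\sigma p'=p''$. For (c), the tuples $\lambda(x')$ and $\lambda(x'')$ have the same entries from $P$ in the same positions, and distinct entries outside $P$ in the remaining positions; prescribe $\sigma$ on the latter so that $\sigma\lambda(x')=\lambda(x'')$.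
\end{proof}

\begin{proof}[Proof that $\mathfrak M_\pi$ is $\omega$-stable]
As $\mathfrak M_\pi$ is $\omega$-categorical, it suffices to show that $S_1(\mathfrak M_\pi)$ is countable. By compactness and the L\"owenheim--Skolem theorem, every non-realized type is the type of an element of $\mathfrak N'\setminus\mathfrak M_\pi$ for some countable elementary extension $\mathfrak N'$ with $P'\setminus P$ infinite, and $\mathfrak N'\in\mathcal K_\pi$ because the class is axiomatizable. Elements of two such extensions that correspond under an isomorphism fixing $\mathfrak M_\pi$ have the same type. By Lemma~\ref{lem:types}, there is one non-realized type of elements of $P'$, and at most one type of elements of $X'\setminus X$ for each of the countably many finite sets $\delta\subseteq[n]\times P$.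
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Propositions~\ref{prop:reduct} and~\ref{prop:nonint}, $\mathfrak M$ is a reduct of a finitely homogeneous structure and is not interpretable over $(\mathbb N;=)$, even with parameters.

\emph{Types.} Every non-realized type in $S_1(\mathfrak M)$ is the type of an element $x\in\mathfrak M'\setminus\mathfrak M$, for some countable elementary extension $\mathfrak M'$ with infinitely many $E$-classes that do not meet $\mathfrak M$. Identify each class of $\mathfrak M$ with the class of $\mathfrak M'$ that contains it. Then $\mathfrak M^+$ is a substructure of $(\mathfrak M')^+$, and Lemma~\ref{lem:types} applies to the structures of Example~\ref{ex:plus}. By part (a), $[x]$ and $[sx]$ do not both lie in $P=\mathfrak M/E$, so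
\[
\delta(x)=\{(1,p)\},\qquad \delta(x)=\{(2,p)\}\qquad\text{or}\qquad\delta(x)=\emptyset,
\]
with $p\in P$. By part (c), $\delta(x)$ determines the type of $x$ over $\mathfrak M$. So $S_1(\mathfrak M)$ is countable and $\mathfrak M$ is $\omega$-stable. Moreover, for $c\in \mathfrak M$ each of the sets $\{x: xEc\}$ and $\{x: sx\,E\,c\}$ is contained in at most one non-realized type, the one with $\delta=\{(1,[c])\}$ or $\delta=\{(2,[c])\}$; and every type other than the type $r$ with $\delta=\emptyset$ contains a set of one of these two forms, since a realized type contains $\{x:xEc\}$ for the element $c$ that realizes it.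

\emph{Rank.} The $E$-classes are infinitely many pairwise disjoint infinite definable sets, so the rank of $\mathfrak M$ is at least $2$. Let $Z$ be a definable set not contained in $r$. By compactness $Z$ is covered by finitely many sets of the two forms above, so $Z$ is contained in only finitely many non-realized types. Pairwise disjoint infinite definable subsets of $Z$ are contained in distinct non-realized types, each of which contains $Z$; so there are only finitely many such subsets in any disjoint family, and $Z$ has rank at most $1$. Among pairwise disjoint definable sets at most one is contained in $r$, so at most one has rank $\geq2$. Hence $\mathfrak M$ does not have rank $\ge3$.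

\emph{Theories.} We have shown $\operatorname{Th}(\mathfrak M)\in\mathcal C_2$, and $\operatorname{Th}(\mathfrak M)\notin\mathcal C_1$ by Remark~\ref{rem:theory}.
\end{proof}

\section{The splitting criterion}\label{sec:split}

We prove the equivalence in Theorem~\ref{thm:family}. The implication (i)$\Rightarrow$(ii) is trivial.

\subsection{A splitting yields an interpretation}

Let $\kappa$ be a splitting of $\pi$ and $K=\ker\pi$. By (K2) and (K3) the fiber of $\lambda$ through $x$ is $xK$. Instead of choosing one tuple in each $H$-orbit, we now keep all tuples, place a copy of $K$ over each, and let $\kappa(\eta)$ carry the base point over $t$ to the base point over $t\eta$; this is consistent because $\kappa$ is a homomorphism. Explicitly, let $P=\mathbb N$ and $X=\operatorname{Inj}([n],\mathbb N)\times K$, and put $\lambda(t,k)=t$ and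
\[
(t,k)\cdot m=\bigl(t\pi(m),\ \kappa(\pi(m))^{-1}km\bigr).
\]
The second entry lies in $K$, since $\pi$ maps it to $\pi(m)^{-1}\pi(m)=1$. The formula defines a right action: $(t,k)\cdot1=(t,k)$, and the second entry of $((t,k)\cdot m)\cdot m'$ is
\[
\kappa(\pi(m'))^{-1}\kappa(\pi(m))^{-1}kmm'=\kappa(\pi(mm'))^{-1}kmm'.
\]
The action is free: if $(t,k)\cdot m=(t,k)$, then $\pi(m)=1$ because $H$ acts freely on tuples, so $km=k$ and $m=1$. Condition (K2) holds by the definition of $\lambda$, and (K3) holds because $(t,k)\cdot k^{-1}k'=(t,k')$ for $k,k'\in K$. So this structure is a countable member of $\mathcal K_\pi$, hence isomorphic to $\mathfrak M_\pi$. Its domain consists of one labeled copy of $\mathbb N$ and $|K|$ labeled copies of $\operatorname{Inj}([n],\mathbb N)$. The action $\sigma(t,k)=(\sigma t,k)$ of $\operatorname{Sym}(\mathbb N)$ commutes with $L$ and is compatible with $\lambda$, so the relations are invariant. Lemma~\ref{lem:labels}(a) gives (iii)$\Rightarrow$(i).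

\subsection{An interpretation yields a splitting}

Let $h\colon D\to\mathfrak M_\pi$ be an interpretation over $(\mathbb N;=)$ with parameters $F$, let $\Gamma$ be the group of permutations of $\mathbb N$ fixing $F$ pointwise, and let $\varphi\colon\Gamma\to\operatorname{Aut}(\mathfrak M_\pi)$ be as in Lemma~\ref{lem:action}. For $H=S_2$ one involution moving a point of $P$ was enough. In general we need a copy of $S_n$ in $\Gamma$ that permutes $n$ points of $P$ in the natural way. A point of $P$ is coded by a tuple of natural numbers, not by a single number, so we let $S_n$ permute $n$ disjoint copies of one such tuple.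

\begin{lemma}\label{lem:Sn}
There are distinct points $p_1,\dots,p_n\in P$ and a homomorphism $\psi\colon S_n\to\operatorname{Aut}(\mathfrak M_\pi)$ with $\psi(\rho)p_i=p_{\rho(i)}$ for all $\rho\in S_n$ and $i\in[n]$.
\end{lemma}

\begin{proof}
The group $\Gamma$ has finitely many orbits on the infinite set $P$, so some $p=h(u)\in P$ has an infinite orbit. Let $B$ be the set of entries of $u$ outside $F$. Then $B\ne\emptyset$, since otherwise $\Gamma$ would fix $u$ and $p$. Choose $g_1,\dots,g_n\in\Gamma$ with $g_1B,\dots,g_nB$ pairwise disjoint, and put $p_i=h(g_iu)=\varphi(g_i)p\in P$. For $\rho\in S_n$ let $\theta(\rho)\in\Gamma$ map $g_i(b)$ to $g_{\rho(i)}(b)$ for $b\in B$, $i\in[n]$, and fix all other numbers. Then $\theta(\rho)\theta(\rho')$ and $\theta(\rho\rho')$ both map $g_i(b)$ to $g_{\rho\rho'(i)}(b)$, so $\theta$ is a homomorphism, and $\theta(\rho)g_iu=g_{\rho(i)}u$, the entries in $F$ being fixed throughout. So $\psi=\varphi\theta$ satisfies $\psi(\rho)p_i=p_{\rho(i)}$.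

Suppose $p_i=p_j$ with $i\ne j$. Let $g,g'\in\Gamma$ with $gB\cap g'B=\emptyset$. The map $g_i(b)\mapsto g(b)$, $g_j(b)\mapsto g'(b)$ is an injection between finite subsets of $\mathbb N\setminus F$, so it extends to some $k\in\Gamma$, and
\[
h(gu)=h(kg_iu)=\varphi(k)p_i=\varphi(k)p_j=h(kg_ju)=h(g'u).
\]
For arbitrary $g,g'\in\Gamma$ choose $g''\in\Gamma$ with $g''B$ disjoint from $gB$ and $g'B$; then $h(gu)=h(g''u)=h(g'u)$. So the orbit of $p$ is a single point, a contradiction.
\end{proof}

Let $t_0(j)=p_j$, and pick $x\in X$ with $\lambda(x)=t_0$. For $\eta\in H$, the $j$-th entry of $\lambda(\psi(\eta)x)$ is $\psi(\eta)p_j=p_{\eta(j)}$, so $\lambda(\psi(\eta)x)=t_0\eta$. If $\pi(m)=\eta$, then also $\lambda(xm)=t_0\eta$, so $\psi(\eta)x\in xL$ by (K3). By freeness there is a unique $\kappa(\eta)\in L$ with $\psi(\eta)x=x\kappa(\eta)$. Applying $\lambda$ gives $t_0\eta=t_0\pi(\kappa(\eta))$, so $\pi\kappa(\eta)=\eta$. Automorphisms commute with the action of $L$, so for $\eta,\eta'\in H$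
\[
x\kappa(\eta\eta')=\psi(\eta)\psi(\eta')x=\psi(\eta)\bigl(x\kappa(\eta')\bigr)=\bigl(\psi(\eta)x\bigr)\kappa(\eta')=x\kappa(\eta)\kappa(\eta').
\]
Thus $\kappa$ is a homomorphism and $\pi$ splits. This proves (ii)$\Rightarrow$(iii) and completes the proof of Theorem~\ref{thm:family}. For $\pi=\pi_0$ and $\eta$ the transposition, $\kappa(\eta)$ is the exponent $e$ in the proof of Lemma~\ref{lem:involution}.

\begin{example}\label{ex:nonsplit}
For $k\ge2$ the epimorphism $\mathbb Z/2^k\to\mathbb Z/2=S_2$ does not split, because the only element of order $2$ in $\mathbb Z/2^k$ is $2^{k-1}$, which lies in the kernel. For a prime $p$ the epimorphism $\mathbb Z/p^2\to\mathbb Z/p\le S_p$, onto the group generated by a $p$-cycle, does not split, because all elements of order $p$ lie in the kernel. By Theorem~\ref{thm:family} and Remark~\ref{rem:theory}, the theories of the corresponding structures $\mathfrak M_\pi$ lie in $\mathcal C_2$ and not in $\mathcal C_1$. Those for $\mathbb Z/2^k$ are pairwise distinct, as their signatures have $2^k+3$ symbols.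
\end{example}

\section{Morley rank one}\label{sec:rankone}

The obstruction in $\mathfrak M$ arises because an element depends on two classes, so that a transposition of the classes maps a fiber to itself. We show that in rank one, in the absence of infinite groups, every element depends on a single point of a pure set. A permutation of that set then fixes a finite fiber pointwise or moves it to a different fiber, and there is room to lift the whole symmetric group.

We use two published results.

\begin{theorem}[Macpherson \cite{M}]\label{thm:M}
No infinite group is interpretable in a finitely homogeneous relational structure.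
\end{theorem}

\begin{theorem}[Zil'ber; Cherlin--Harrington--Lachlan \cite{CHL}]\label{thm:CHL}
The geometry of an $\omega$-categorical strongly minimal set is disintegrated, or isomorphic to an infinite-dimensional affine or projective geometry over a finite field.
\end{theorem}

The terms in Theorem~\ref{thm:CHL} are recalled in Section~\ref{sub:geom}. We prove (a)$\Rightarrow$(c), (b)$\Rightarrow$(c), and then that (c) implies both (a) and (b). (The implication (a)$\Rightarrow$(b) is also an instance of the known inclusion $\mathcal C_1\subseteq\mathcal C_2$, which this proof does not use.)

\subsection{Groups are excluded}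

\begin{lemma}\label{lem:params}
No infinite group is interpretable with parameters in a finitely homogeneous structure $\mathfrak B$.
\end{lemma}

\begin{proof}
Let $c$ be a finite tuple from $\mathfrak B$. Naming $c$ alone need not preserve homogeneity, since a finite substructure that omits $c$ does not see its relations to $c$. So let $\mathfrak B_c$ be the expansion of $\mathfrak B$ by the unary relations $\{c_i\}$ and by all relations of positive arity obtained from a relation of $\mathfrak B$ by substituting entries of $c$ for some of its arguments. The signature is finite. Let $f$ be an isomorphism between finite substructures of $\mathfrak B_c$. Because of the relations $\{c_i\}$, we have $f(x)=c_i$ if and only if $x=c_i$, for $x$ in the domain of $f$. So $f'=f\cup\operatorname{id}_c$ is an injective map. It is an isomorphism between finite substructures of $\mathfrak B$: a tuple with all entries in $c$ is fixed by $f'$, and for any other tuple we substitute its entries from $c$ into the relation and use that $f$ preserves the resulting relation of $\mathfrak B_c$. So $f'$ extends to an automorphism of $\mathfrak B$ fixing $c$, which is an automorphism of $\mathfrak B_c$. Thus $\mathfrak B_c$ is finitely homogeneous.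 A group interpretable in $\mathfrak B$ with parameters $c$ is interpretable in $\mathfrak B_c$ without parameters, hence finite by Theorem~\ref{thm:M}.
\end{proof}

If $\mathfrak N$ is a reduct of $\mathfrak B$, a group interpretable with parameters in $\mathfrak N$ is interpretable with the same parameters in $\mathfrak B$; this gives (b)$\Rightarrow$(c). If $\mathfrak N$ is interpretable over $(\mathbb N;=)$ by $h$, we compose the two interpretations, replacing each parameter by a tuple in its $h$-preimage, and apply the lemma to $(\mathbb N;=)$; this gives (a)$\Rightarrow$(c). Neither argument uses the rank.

\subsection{Algebraic closure in rank one}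

From now on assume (c). If $\mathfrak N$ is finite, Lemma~\ref{lem:labels} with all $n_i=0$ gives (a) and (b). So let $\mathfrak N$ have rank $1$ and domain $N$.

For a finite tuple $e$, the \emph{algebraic closure} $\operatorname{acl}(e)$ is the union of the finite subsets of $N$ definable over $e$; for $Y\subseteq N$, $\operatorname{acl}(Y)$ is the union of the sets $\operatorname{acl}(e)$ with $e$ from $Y$. One has $\operatorname{acl}(\operatorname{acl}(Y))=\operatorname{acl}(Y)$. By (RN1), $\operatorname{acl}(e)$ is the union of the finite orbits of $\operatorname{Aut}(\mathfrak N/e)$ on $N$, so by (RN2) \emph{the algebraic closure of a finite set is finite}.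

Write $N$ as a disjoint union of strongly minimal sets $N_1,\dots,N_k$ definable over a finite tuple $c$, and expand $\mathfrak N$ by names for the elements of the finite set $\operatorname{acl}(c)$. The expansion is $\omega$-categorical by (RN2). It has the same sets definable with parameters, so it is $\omega$-stable of rank $1$ and satisfies (c). If it satisfies (a) or (b), so does its reduct $\mathfrak N$. So we may assume:
\begin{quote}
the sets $N_1,\dots,N_k$ are definable without parameters, and every element of the finite set $\operatorname{acl}(\emptyset)$ is named.
\end{quote}
Let $G=\operatorname{Aut}(\mathfrak N)$ and $G_e=\operatorname{Aut}(\mathfrak N/e)$.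

\begin{lemma}\label{lem:generic}
Let $e$ be a finite tuple.
\begin{itemize}
\item[(a)] Let $y_1,\dots,y_r$ and $y_1',\dots,y_r'$ satisfy $y_j\notin\operatorname{acl}(ey_1\dots y_{j-1})$ and $y'_j\notin\operatorname{acl}(ey'_1\dots y'_{j-1})$, and let $y_j$ and $y_j'$ lie in the same set $N_i$, for each $j$. Then some $g\in G_e$ maps $y_j$ to $y_j'$ for all $j$.
\item[(b)] \emph{(Exchange.)} If $a\in\operatorname{acl}(eb)\setminus\operatorname{acl}(e)$, then $b\in\operatorname{acl}(ea)$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Let $r=1$. The $G_e$-orbits of $y_1$ and $y_1'$ are infinite subsets of $N_i$ definable over $e$, hence cofinite in $N_i$. So they intersect and are equal. For $r>1$, first map $y_1,\dots,y_{r-1}$ to $y'_1,\dots,y'_{r-1}$ by some $g\in G_e$, then apply the case $r=1$ to $gy_r$ and $y_r'$ over $ey'_1\dots y'_{r-1}$.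

(b) Suppose $b\notin\operatorname{acl}(ea)$, and let $b\in N_i$. Let $m$ be the size of the finite $G_{eb}$-orbit of $a$. The $G_e$-orbit of $a$ is infinite; take distinct elements $a_l=g_la$ in it, $0\le l\le m$, with $g_l\in G_e$. Choose $b'\in N_i$ outside the finite set $\operatorname{acl}(ea_0\dots a_m)$. Both $g_lb$ and $b'$ lie outside $\operatorname{acl}(ea_l)$, so by (a) the pair $(a_l,b')$ is in the $G_e$-orbit of $(a_l,g_lb)$, which is the orbit of $(a,b)$. But if $g\in G_e$ maps $b$ to $b'$, the elements $a'$ with $(a',b')$ in the $G_e$-orbit of $(a,b)$ form the image under $g$ of the $G_{eb}$-orbit of $a$, so there are only $m$ of them. This is a contradiction.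
\end{proof}

Thus $\operatorname{acl}$ is a \emph{pregeometry} on $N$, a closure operator of finite character with exchange, and independence behaves as in linear algebra. A finite family $y_1,\dots,y_r$ is \emph{independent over} $e$ if no $y_j$ lies in the closure of $e$ and the other $y_l$, and \emph{independent} if this holds with $e$ empty. We use two standard consequences of exchange:
\begin{itemize}
\item[(P1)] $y_1,\dots,y_r$ is independent over $e$ as soon as $y_j\notin\operatorname{acl}(ey_1\dots y_{j-1})$ for each $j$;
\item[(P2)] an independent family contained in $\operatorname{acl}(B)$ has at most $|B|$ members.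
\end{itemize}
On $N\setminus\operatorname{acl}(\emptyset)$ let $x\sim y$ mean $x\in\operatorname{acl}(y)$. By exchange this is an equivalence relation. Its classes are finite, it is $G$-invariant, hence definable, and $\operatorname{acl}(y)=\operatorname{acl}(\emptyset)\cup[y]_\sim$ for $y\notin \operatorname{acl}(\emptyset)$. Our goal is that $\operatorname{acl}(Y)$ is the union of $\operatorname{acl}(\emptyset)$ and the sets $\operatorname{acl}(y)$, $y\in Y$. We prove this inside each $N_i$, then allow parameters from outside $N_i$, and then pass to $N$.

\subsection{Each strongly minimal piece is disintegrated}\label{sub:geom}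

Fix $D=N_i$. The \emph{geometry} of $D$ is the infinite set $\widehat D=(D\setminus\operatorname{acl}(\emptyset))/{\sim}$, where the closure of a set of classes with union $Y$ is the set of classes of elements of $(\operatorname{acl}(Y)\cap D)\setminus\operatorname{acl}(\emptyset)$. It is \emph{disintegrated} if every subset of $\widehat D$ is closed. For a vector space $V$ over a field, the \emph{affine geometry} is $V$ with affine span as closure, and the \emph{projective geometry} is the set $\mathrm P(V)$ of one-dimensional subspaces $\langle v\rangle$, where the closure of a set of points is the set of points in their linear span. In both cases the lines are the closures of two distinct points. Theorem~\ref{thm:CHL} applies to $D$: equipped with all relations on it definable in $\mathfrak N$, the set $D$ is an $\omega$-categorical strongly minimal structure, and its algebraic closure is the trace on $D$ of that of $\mathfrak N$, since a subset of $D$ definable in $\mathfrak N$ over a tuple from $D$ is defined by one of these relations.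

A map $T\colon V\to V$ is \emph{semilinear} if it is additive and $T(\mu v)=\mu^\sigma T(v)$ for some automorphism $\sigma$ of the field. Let $\dim V\ge3$. The fundamental theorem of affine geometry says that, over a field with at least three elements, a bijection of $V$ mapping lines onto lines has the form $v\mapsto Tv+w$ with $T$ a semilinear bijection. The fundamental theorem of projective geometry says that a bijection of $\mathrm P(V)$ mapping lines onto lines is induced by a semilinear bijection of $V$.

\begin{lemma}\label{lem:disintegrated}
The geometry of $D$ is disintegrated. Consequently, if $Y\subseteq D$ and $x\in\operatorname{acl}(Y)\cap D$, then $x\in\operatorname{acl}(\emptyset)$ or $x\in\operatorname{acl}(y)$ for some $y\in Y$.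
\end{lemma}

\begin{proof}
Suppose not. By Theorem~\ref{thm:CHL}, $\widehat D$ is the affine or projective geometry of an infinite-dimensional vector space $V$ over a finite field $\mathbb F_q$, and $G$ acts on $\widehat D$ by bijections that preserve closure. We interpret $(V,+)$ in $\mathfrak N$ with one parameter $d\in D$, against (c). By (RN1) it suffices to find a $G_d$-invariant set $D'$ of tuples and a surjection $h\colon D'\to V$ such that for every $g\in G_d$ there is an additive bijection $\hat g$ of $V$ with $h(gu)=\hat g\,h(u)$ for all $u\in D'$; for then the preimages of equality and of the graph of $+$ are $G_d$-invariant.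

\emph{Affine case.} Here $\widehat D=V$. Let $d$ be an element of the class $0$, let $D'=D\setminus\operatorname{acl}(\emptyset)$, let $h$ be the quotient map, and let $\hat g$ be the action of $g\in G_d$ on $V$. It fixes $0$ and preserves closure. If $q\ge3$, then $\hat g$ is semilinear by the fundamental theorem. If $q=2$, lines have two points and that theorem says nothing, so we use planes. The closure of three distinct points $a,b,c$ is $\{a,b,c,a+b+c\}$, and $a+b+c\notin\{a,b,c\}$. So $\hat g(a+b+c)=\hat ga+\hat gb+\hat gc$. Taking $c=0$ gives $\hat g(a+b)=\hat ga+\hat gb$ for distinct nonzero $a,b$. If $a=b$ both sides are $0$, and if $a=0$ or $b=0$ the equation follows from $\hat g0=0$.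

\emph{Projective case.} Here $\widehat D=\mathrm P(V)$, and vectors have to be recovered from points. Fix $v_0\in V\setminus\{0\}$ and let $d$ be an element of the class $\langle v_0\rangle$. Each $g\in G_d$ acts on $\mathrm P(V)$ through a semilinear bijection that maps $v_0$ to a multiple of $v_0$; after scaling we obtain a semilinear bijection $\hat g$ that induces $g$ and fixes $v_0$. Let $Y$ be the set of pairs of points $(p,r)$ such that $p\ne\langle v_0\rangle$ and $r$ lies on the line through $p$ and $\langle v_0\rangle$ and differs from both. It is $G_d$-invariant. Consider
\[
\beta\colon V\setminus\mathbb F_qv_0\to Y,\qquad\beta(v)=(\langle v\rangle,\langle v+v_0\rangle).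
\]
It is injective: if $\beta(v')=\beta(v)$, then $v'=\mu v$ and $\mu v+v_0=\nu(v+v_0)$ for some scalars $\mu,\nu$, and independence of $v,v_0$ gives $\nu=1=\mu$. It is surjective: if $p=\langle v\rangle$ and $r=\langle\mu v+\nu v_0\rangle$ with $\mu,\nu\ne0$, then $(p,r)=\beta((\mu/\nu)v)$. And $\beta(\hat gv)=g\beta(v)$, because $\hat gv+v_0=\hat g(v+v_0)$. To reach the vectors in $\mathbb F_qv_0$ as well, we take differences. Let $D'$ be the set of quadruples from $D\setminus\operatorname{acl}(\emptyset)$ whose classes $(p,r,p',r')$ satisfy $(p,r),(p',r')\in Y$, and let $h$ map such a quadruple to $\beta^{-1}(p,r)-\beta^{-1}(p',r')$. Then $h(gu)=\hat g\,h(u)$, and $h$ is onto: given $v\in V$, choose $w$ outside the span of $v$ and $v_0$ and write $v=(v+w)-w$.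

For the last sentence of the lemma, note that $\operatorname{acl}(Y)=\operatorname{acl}(Y\setminus\operatorname{acl}(\emptyset))$. If $x\notin\operatorname{acl}(\emptyset)$, its class lies in the closure of the set of classes of elements of $Y\setminus\operatorname{acl}(\emptyset)$, so it is one of them.
\end{proof}

This is the only place where (c) is used.

\subsection{The whole structure is disintegrated}

Lemma~\ref{lem:disintegrated} concerns parameters from $D$. A priori, a tuple $e$ from other pieces could define a finite-to-finite correspondence on $D$. A dimension count excludes this: such a correspondence would tie together arbitrarily many independent pairs in $D$ at the cost of the fixed tuple $e$.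

\begin{lemma}\label{lem:outside}
Let $x_0,x_1\in D=N_i$ and let $e$ be a finite tuple from $N$ with $x_0,x_1\notin\operatorname{acl}(e)$ and $x_1\in\operatorname{acl}(ex_0)$. Then $x_1\in\operatorname{acl}(x_0)$.
\end{lemma}

\begin{proof}
Suppose $x_1\notin\operatorname{acl}(x_0)$. By exchange $x_0\in\operatorname{acl}(ex_1)$. Let $r$ exceed the length $|e|$ of $e$. Since closures of finite sets are finite, we can choose $y_1,\dots,y_r\in D$ with $y_j\notin\operatorname{acl}(ey_1\dots y_{j-1})$; they are independent over $e$ by (P1). By Lemma~\ref{lem:generic}(a) there are $g_j\in G_e$ with $g_jx_0=y_j$. Put $z_j=g_jx_1\in D$. Then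
\[
z_j\notin\operatorname{acl}(e),\qquad z_j\notin\operatorname{acl}(y_j),\qquad \operatorname{acl}(ez_j)=\operatorname{acl}(ey_j).
\]
The $2r$ elements $y_1,\dots,y_r,z_1,\dots,z_r$ lie outside $\operatorname{acl}(\emptyset)$, and they are pairwise inequivalent under $\sim$. Indeed, $z_j\not\sim y_j$; and if $j\ne l$ and one of $y_j,z_j$ were equivalent to one of $y_l,z_l$, then $\operatorname{acl}(ey_j)=\operatorname{acl}(ey_l)$, against independence over $e$. By Lemma~\ref{lem:disintegrated} these $2r$ elements of $D$ are independent. They lie in $\operatorname{acl}(ey_1\dots y_r)$, so $2r\le|e|+r$ by (P2), contradicting $r>|e|$.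
\end{proof}

\begin{lemma}\label{lem:global}
For all $Y\subseteq N$, $\operatorname{acl}(Y)=\operatorname{acl}(\emptyset)\cup\bigcup_{y\in Y}\operatorname{acl}(y)$.
\end{lemma}

\begin{proof}
Suppose $c_0\in\operatorname{acl}(Y)$ does not lie in the right-hand side. Let $\{c_1,\dots,c_n\}\subseteq Y$ be a minimal subset whose closure contains $c_0$; then $n\ge2$. By minimality $c_1,\dots,c_n$ are independent, and $c_0$ is not in the closure of any $n-1$ of them. So by exchange
\begin{equation}\label{eq:circuit}
\text{each of } c_0,c_1,\dots,c_n \text{ lies in the closure of the other } n.
\end{equation}
The elements $c_j$ may lie in different pieces $N_i$, so Lemma~\ref{lem:outside} does not apply directly. We produce a second element in the piece of $c_0$ by copying the configuration over $c_1$.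

Let $W=(c_2,\dots,c_n)$. Choose $W'=(c_2',\dots,c_n')$ with $c_j'$ in the same piece as $c_j$ and $c'_j\notin\operatorname{acl}(c_1Wc_2'\dots c'_{j-1})$. By (P1) the family $(c_1,W,W')$ is independent. By Lemma~\ref{lem:generic}(a) there is $g\in G_{c_1}$ with $gW=W'$. Put $c_0'=gc_0$; it lies in the same piece as $c_0$, and \eqref{eq:circuit} holds for $c_0',c_1,c_2',\dots,c_n'$.

We have $c_1\notin\operatorname{acl}(WW')$, while $c_1\in\operatorname{acl}(c_0W)$ and $c_1\in\operatorname{acl}(c_0'W')$. Hence $c_0,c_0'\notin\operatorname{acl}(WW')$. Also $c_0'\in\operatorname{acl}(c_1W')\subseteq\operatorname{acl}(c_0WW')$. Lemma~\ref{lem:outside} with $e=WW'$ gives $c_0'\in\operatorname{acl}(c_0)\subseteq\operatorname{acl}(c_1W)$. Since $n\ge2$, the element $c_n'$ exists, and it lies in the closure of $c_0',c_1,c_2',\dots,c'_{n-1}$, hence in the closure of $c_1,W,c_2',\dots,c'_{n-1}$. This contradicts the choice of $c_n'$.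
\end{proof}

\subsection{Lifting the symmetric group}

By Lemma~\ref{lem:global}, $N\setminus\operatorname{acl}(\emptyset)$ is a union of finite $\sim$-classes with no algebraic dependence between them. To apply Lemma~\ref{lem:labels} we must enumerate the classes so that permuting the enumerations coordinatewise preserves all relations. It is not evident how to do this for all classes of $\mathfrak N$, so we do it for infinitely many classes and show that they form a copy of $\mathfrak N$.

A sequence $(b_j)_{j\in\mathbb N}$ of tuples of the same length is \emph{indiscernible} if $(b_{j_1},\dots,b_{j_s})$ and $(b_{l_1},\dots,b_{l_s})$ satisfy the same formulas whenever $j_1<\dots<j_s$ and $l_1<\dots<l_s$, and \emph{totally indiscernible} if this holds whenever $j_1,\dots,j_s$ are distinct and $l_1,\dots,l_s$ are distinct. We use two textbook facts. By Ramsey's theorem and compactness, for every sequence $(b^0_j)_{j\in\mathbb N}$ of tuples of the same length there is an indiscernible sequence in a countable elementary extension whose increasing $s$-tuples satisfy every formula that is satisfied by all increasing $s$-tuples of $(b^0_j)$. And in an $\omega$-stable theory every indiscernible sequence is totally indiscernible.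

\begin{proof}[Proof that \textup{(c)} implies \textup{(a)} and \textup{(b)}]
Let $O_1,\dots,O_m$ be the orbits of $G$ on the set of $\sim$-classes; there are finitely many by $\omega$-categoricity. Each $O_l$ is infinite, since the elements of the classes in a finite orbit would have finite $G$-orbits and lie in $\operatorname{acl}(\emptyset)$. Call a tuple a \emph{block} if it enumerates without repetition one class from $O_1$, then one class from $O_2$, and so on up to $O_m$. Classes in one orbit have the same size, so all blocks have the same length $r$. Being a block and being disjoint blocks are $G$-invariant, hence definable, conditions, and there are infinitely many pairwise disjoint blocks because each $O_l$ is infinite. So a countable elementary extension of $\mathfrak N$ contains an indiscernible sequence of pairwise disjoint blocks. The extension is isomorphic to $\mathfrak N$, so $\mathfrak N$ contains such a sequence $(b_j)_{j\in\mathbb N}$, and it is totally indiscernible by $\omega$-stability. Let $\mathfrak N'$ be the substructure with domain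
\[
N'=\operatorname{acl}(\emptyset)\cup\bigcup_{j}\{\text{entries of } b_j\}.
\]

\emph{$\mathfrak N'$ is an elementary substructure.} By the Tarski--Vaught test it suffices to show that every nonempty set $Z\subseteq N$ definable over a tuple $a$ from $N'$ meets $N'$. As $N'$ contains $\operatorname{acl}(\emptyset)$ and is otherwise a union of $\sim$-classes, Lemma~\ref{lem:global} gives $\operatorname{acl}(N')=N'$. So if $Z$ is finite, then $Z\subseteq\operatorname{acl}(a)\subseteq N'$. If $Z$ is infinite, then $Z\cap N_i$ is infinite for some $i$, hence cofinite in $N_i$. The infinite set $N_i$ has an element outside $\operatorname{acl}(\emptyset)$, whose class lies in some $O_l$; as $N_i$ is $G$-invariant, it meets every class in $O_l$, hence every block. So $N_i\cap N'$ is infinite and meets $Z$. Therefore $\mathfrak N'$ is a countable model of $\operatorname{Th}(\mathfrak N)$, and $\mathfrak N'\cong\mathfrak N$.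

\emph{The action.} Identify the $k$-th entry of $b_j$ with $(j,k)\in\mathbb N\times\{1,\dots,r\}$. Let $\rho\in\operatorname{Sym}(\mathbb N)$ act on $N'$ by fixing $\operatorname{acl}(\emptyset)$ pointwise and mapping $(j,k)$ to $(\rho(j),k)$. A tuple from $N'$ consists of named elements and entries of finitely many blocks $b_{j_1},\dots,b_{j_s}$ with distinct indices. So whether it lies in a given relation is expressed by a formula in $(b_{j_1},\dots,b_{j_s})$, and by total indiscernibility the formula has the same truth value at $(b_{\rho(j_1)},\dots,b_{\rho(j_s)})$. Thus the relations of $\mathfrak N'$ are invariant under $\operatorname{Sym}(\mathbb N)$. The domain consists of finitely many labeled points and $r$ labeled copies of $\mathbb N$, so Lemma~\ref{lem:labels} shows that $\mathfrak N'\cong\mathfrak N$ satisfies (a) and (b). This completes the proof of Theorem~\ref{thm:rankone}.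
\end{proof}

\begin{remark}
Condition (c) is not automatic. Let $V$ be a countably infinite vector space over $\mathbb F_2$, with the graph of addition. The automorphisms fixing a finite tuple act transitively outside its span, which is finite; so $V$ is $\omega$-categorical and strongly minimal, hence $\omega$-stable of rank $1$, and it is an infinite group. The bound on the rank cannot be removed either: the structure $\mathfrak M$ satisfies (b), hence (c), but not (a).
\end{remark}

\begin{proof}[Proof of Corollary~\ref{cor:classes}]
The inclusion $\mathcal C_1\subseteq\mathcal C_2$ is known, and Example~\ref{ex:nonsplit} gives infinitely many theories in the difference. A theory in $\mathcal C_2$ is the theory of an $\omega$-stable reduct $\mathfrak N$ of a finitely homogeneous structure, and $\mathfrak N$ is $\omega$-categorical. If its Morley rank is at most $1$, then $\mathfrak N$ is interpretable over $(\mathbb N;=)$ by Theorem~\ref{thm:rankone}, and the theory lies in $\mathcal C_1$. So every theory in the difference has Morley rank at least $2$, and Theorem~\ref{thm:main} provides one of rank $2$.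
\end{proof}

\begin{thebibliography}{9}

\bibitem{CHL}
Cherlin, Harrington and Lachlan, \emph{$\aleph_0$-categorical, $\aleph_0$-stable structures}, Ann. Pure Appl. Logic 28 (1985).

\bibitem{M}
H.~D. Macpherson, \emph{Interpreting groups in $\omega$-categorical structures}, J. Symb. Logic 56 (1991).

\bibitem{cores}
\emph{Taking Model-Complete Cores}, \texttt{https://tomesphere.com/paper/2512.21278}.

\end{thebibliography}
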